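# Separable defect over algebraically maximal fields of rank one

## Three theorems

Throughout, $p$ is a prime.

**Theorem 1.** Let $\Gamma\le\mathbb R$ be a dense subgroup and $k$ a field of characteristic $p$, such that
$$\Gamma\ne p\Gamma\quad\text{or}\quad k\neq k^p. \tag{1}$$
For each $c\in\{0,p\}$ there is an algebraically maximal field $(K,v)$ with $\operatorname{char}K=c$, $vK=\Gamma$, $Kv=k$, and a Galois extension $L|K$ with group $(\mathbb Z/p)^2$ and $d(L|K,v)=p$.

**Theorem 2.** Let $\Gamma\ne0$ be a subgroup of $\mathbb R$, $k$ a field, and $c\in\{0,\operatorname{char}k\}$. There is an algebraically maximal field of characteristic $c$ with value group $\Gamma$ and residue field $k$ admitting a separable defect extension if and only if $\operatorname{char}k=p>0$, $\Gamma\not\cong\mathbb Z$, and ($\Gamma\neq p\Gamma$ or $k\ne k^p$).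

**Theorem 3 (any rank).** Let $(K,v)$ be algebraically maximal with $\operatorname{char}Kv=p>0$, and let $L|K$ be finite separable with $d=d(L|K,v)>1$. Then $p\cdot d$ divides $[L:K]$; in particular $p^2\mid [L:K]$.

Theorem 1 answers this question: does there exist an algebraically maximal valued field of rank one with a finite *separable* extension of defect greater than $1$? (The question is posed in "Algebraically Maximal Discretely Valued Field", https://api.emergentmind.com/topics/algebraically-maximal-discretely-valued-field.) It does, in characteristic $p$ and in mixed characteristic. For instance, one may take $k=\mathbb F_p$ and $\Gamma=\mathbb Z[1/q]$ with $q\ne p$ prime: this group is dense in $\mathbb R$, and $1\notin p\Gamma$. Theorem 2 says exactly which value groups and residue fields of rank one occur, and Theorem 3 says that the degree $p^2$ in Theorem 1 is the smallest possible. Now let us unpack the words.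

## Immediate extensions, algebraic maximality, defect

For a valued field $(K,v)$ write $O_K=\{x: v(x)\ge0\}$, $\mathfrak m_K=\{x: v(x)>0\}$, $vK$ for the value group and $Kv=O_K/\mathfrak m_K$ for the residue field. The residue of an integral element $x$ is written $xv$. The field has *rank one* if $v$ is nontrivial and $vK$ embeds as an ordered group into $\mathbb R$. The algebraic closure of $K$ is $\widetilde K$.

**Definition (immediate, algebraically maximal).** An extension $(L|K,v)$ is *immediate* if $vL=vK$ and $Lv=Kv$. The field $(K,v)$ is *algebraically maximal* if it has no nontrivial immediate algebraic extension.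

For instance, $\mathbb F_p((z))$ is an immediate extension of $\mathbb F_p(z)$ with the $z$-adic valuation. Examples of algebraically maximal fields will come in a moment.

We recall that $(K,v)$ is *henselian* if $v$ extends uniquely to every algebraic extension, equivalently if Hensel's lemma holds. Algebraic extensions of henselian fields are henselian. An algebraically maximal field is henselian, because its henselization is an immediate algebraic extension. We also recall that for any valued field $K$, any two extensions of $v$ to $\widetilde K$ are conjugate under $\operatorname{Aut}(\widetilde K|K)$.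

**Definition (defect).** Let $L|K$ be finite and *unibranched*, i.e. $v$ has a unique extension from $K$ to $L$. Put $e=(vL:vK)$ and $f=[Lv:Kv]$. The *defect* is
$$d(L|K,v)=\frac{[L:K]}{ef}.$$

One always has the fundamental inequality $ef\le[L:K]$ (for every extension of $v$ to $L$). In the unibranched case $d$ is a power of $\operatorname{char}Kv$ if this is positive, and $d=1$ if $\operatorname{char}Kv=0$. Degree, $e$ and $f$ are multiplicative in towers, so $d$ is too. A *defect extension* is one with $d>1$; a *separable defect extension* is a finite separable extension with $d>1$. The field is *defectless* if every finite unibranched extension has $d=1$, and *inseparably defectless* if every finite purely inseparable extension has $d=1$.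

An algebraically maximal field allows no proper finite extension with $e=f=1$. A defectless henselian field satisfies more: $[L:K]=ef$ always. The theorems concern the gap between the two properties. Two known facts frame the question. There are algebraically maximal fields of rank one, even with $vK\cong\mathbb Z$, that are not defectless (examples of Delon–Kuhlmann type), but there the defect comes from purely inseparable extensions. And there are algebraically maximal fields of rank two, in both characteristics, that admit separable defect extensions. What remains is the combination of rank one and separable.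

**Definition (valuation independence).** Let $F\subset E$ be valued fields. A family of nonzero $e_j\in E$ is *valuation independent over $F$* if $v(\sum f_je_j)=\min_jv(f_je_j)$ for all finite sums with $f_j\in F$.

Two sufficient conditions will be used constantly. The $e_j$ are valuation independent if their values lie in distinct cosets of $vF$, since then the nonzero terms $f_je_j$ have distinct values. They are also valuation independent if all $v(e_j)=0$ and the residues $e_jv$ are linearly independent over $Fv$: divide by a coefficient of least value and take residues. Over $\mathbb Q_2$ the pair $1,\sqrt2$ is valuation independent because $v(\sqrt2)=\frac12$. The pair $1,i$ with $i^2=-1$ is not: $(1+i)^2=2i$ gives $v(1+i)=\frac12>0$.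

**Definition (pseudo-Cauchy sequence, pcs).** A sequence $(c_\nu)$ indexed by a limit ordinal is a *pcs* if $v(c_\kappa-c_\mu)>v(c_\mu-c_\nu)$ for $\nu<\mu<\kappa$. Then $v(c_\mu-c_\nu)=v(c_{\nu+1}-c_\nu)=:\gamma_\nu$ for all $\mu>\nu$, and $\gamma_\nu$ is strictly increasing. An element $x$ of an extension field is a *limit* if $v(x-c_\nu)=\gamma_\nu$ for all $\nu$.

If the $\gamma_\nu$ are bounded, limits are not unique: with $x$, every $x+u$ such that $v(u)>\gamma_\nu$ for all $\nu$ is a limit. This will matter.

For $x\in E\supset F$ write $v(x-F)=\{v(x-c):c\in F\}$. We shall use three facts.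

**(F1)** *If $E|F$ is immediate and $x\in E\setminus F$, then $v(x-F)$ has no maximum.*

*Proof.* Let $c\in F$. Since $vE=vF$ there is $b\in F$ with $v(b)=v(x-c)$. Since $Ev=Fv$ there is $u\in F$ with the same residue as $(x-c)/b$. Then $v\big((x-c)/b-u\big)>0$, that is, $v(x-(c+bu))>v(x-c)$. $\square$

**(F2)** *If $F(\sigma)|F$ is unibranched of degree $p=\operatorname{char}Fv$ and $v(\sigma-F)$ has no maximum, then the extension is immediate, so $d=p$.*

*Proof.* We have $d\cdot ef=p$, so $ef\in\{1,p\}$. Suppose $ef=p$. If $e=p$, choose $\eta\in F(\sigma)$ with $v(\eta)\notin vF$; then the values $iv(\eta)$, $0\le i<p$, lie in distinct cosets of $vF$, because $vF(\sigma)/vF$ has prime order $p$. If $f=p$, choose $\eta$ of value $0$ with residue outside $Fv$; this residue generates the degree-$p$ residue extension, so its powers $0,\dots,p-1$ are linearly independent. In both cases $1,\eta,\dots,\eta^{p-1}$ is a valuation independent basis of $F(\sigma)|F$. Write $\sigma=\sum c_i\eta^i$. For $c\in F$,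
$$v(\sigma-c)=\min\Big(v(c_0-c),\,v\big(\textstyle\sum_{i\ge1}c_i\eta^i\big)\Big)\le v\big(\textstyle\sum_{i\ge1}c_i\eta^i\big)=v(\sigma-c_0).$$
So $v(\sigma-F)$ has a maximum, a contradiction. Hence $ef=1$. $\square$

**(F3)** (Kaplansky, *Maximal fields with valuations*, Duke Math. J. 9 (1942), Theorems 2, 3.) *Every pcs in a valued field $F$ has a limit in some immediate extension of $F$. If a pcs $(c_\nu)$ in $F$ has no limit in $F$ and there is a polynomial $g\in F[X]$ such that $v(g(c_\nu))$ is eventually strictly increasing, then $F$ has a nontrivial immediate algebraic extension.*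

**Example (algebraically maximal).** A complete discretely valued field $F$ is algebraically maximal. If $E|F$ were immediate and $x\in E\setminus F$, then $v(x-F)$ would be a subset of $vE=vF\cong\mathbb Z$ without maximum, hence unbounded above. So $x$ would be a limit of a Cauchy sequence of $F$, and by completeness $x\in F$.

**Example (a separable defect extension, over a field that is not algebraically maximal).** Let $P=\bigcup_n\mathbb F_p((u^{1/p^n}))$. It is algebraic over $\mathbb F_p((u))$, hence henselian, with $vP=\mathbb Z[1/p]$ and $Pv=\mathbb F_p$. Let $\vartheta^p-\vartheta=1/u$ and $c_n=\sum_{i=1}^nu^{-1/p^i}$. Telescoping gives $c_n^p-c_n=u^{-1}-u^{-1/p^n}$, so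
$$(\vartheta-c_n)^p-(\vartheta-c_n)=u^{-1/p^n},\qquad v(\vartheta-c_n)=-\frac1{p^{n+1}} .$$
If some $w\in P$ had $v(\vartheta-w)\ge0$, then $v(w-c_n)=-p^{-(n+1)}$ for all $n$. But $w\in\mathbb F_p((u^{1/p^N}))$ for some $N$, and $c_N$ lies there too, while $-p^{-(N+1)}\notin p^{-N}\mathbb Z$. So $v(\vartheta-w)<0$ for all $w\in P$, and the same holds for the other roots $\vartheta+i$. Hence the Artin–Schreier polynomial $X^p-X-1/u$ has no root in $P$ and is irreducible, and $v(\vartheta-P)$ has no maximum, since each value $<0$ is exceeded by some $-p^{-(n+1)}$. By (F2), $P(\vartheta)|P$ is immediate with defect $p$. Here $(c_n)$ is a pcs with values increasing to $0$, and both $\vartheta$ and $\vartheta+1$ are limits of it. Keep the shape of this argument in mind: *approximants whose quality increases towards a bound, and a proof that nothing in the base field reaches the bound.*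

## Degree $p$ and discrete value groups by hand

Let $(K,v)$ be algebraically maximal with $\operatorname{char}Kv=p$ and $L|K$ finite separable. Since $d$ is a power of $p$ dividing $[L:K]$, degrees prime to $p$ give $d=1$. If $[L:K]=p$ and $d>1$, then $d=p$ and $ef=1$, so $L|K$ is immediate and nontrivial, which is excluded. The first degree with a chance is therefore $p^2$ for powers of $p$, with $ef=p=d$. One expects a tower $K\subset K_1\subset L$ whose lower step has $ef=p$ and whose upper step is immediate. So we need an algebraically maximal $K$ with a degree-$p$ extension $K_1$ that is *not* algebraically maximal.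

The simplest value group is ruled out altogether.

**Lemma 1.** Let $(K,v)$ be henselian with $vK\cong\mathbb Z$ and let $L|K$ be finite separable. Then $d(L|K,v)=1$.

*Proof.* As $K$ is henselian, the integral closure of $O_K$ in $L$ is $O_L$. By separability it is a finite $O_K$-module (Serre, *Local Fields*, Ch. I, §4, Prop. 8). It is torsion-free over a discrete valuation ring, hence free, of rank $[L:K]$. Let $\varpi$ be a uniformizer of $K$. Then $\dim_{Kv}O_L/\varpi O_L=[L:K]$. On the other hand $O_L$ is a discrete valuation ring with $\varpi O_L=\mathfrak m_L^e$, and each quotient $\mathfrak m_L^i/\mathfrak m_L^{i+1}$ is one-dimensional over $Lv$, hence $f$-dimensional over $Kv$. So the dimension is $ef$, and $[L:K]=ef$. $\square$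

## An inseparable model over $\mathbb F_p((z))$ and the barrier $v(h)$

In the discrete case there is a transparent construction of *inseparable* defect. It shows the tower we want.

Choose $x,y\in\mathbb F_p[[z]]$ algebraically independent over $\mathbb F_p(z)$; they exist because $\mathbb F_p[[z]]$ is uncountable and the algebraic closure of a countable field is countable. Put
$$s=x^p+z\,y^p,$$
and let $K$ be the relative algebraic closure of $\mathbb F_p(z,s)$ in $\mathbb F_p((z))$.

*$K$ is algebraically maximal.* Let $K'|K$ be finite and immediate. By (F1) and discreteness, every element of $K'$ is a limit of a Cauchy sequence in $K$, so $K'$ embeds over $K$ into the completion $\mathbb F_p((z))$ of $K$. The image is algebraic over $K$, hence contained in $K$. So $K'=K$.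

*A defect extension.* Put $\tau=z^{1/p}$, $\sigma=s^{1/p}=x+\tau y$, $K_1=K(\tau)$. As $v(\tau)=\frac1p$, we have $[K_1:K]=p=e$. Suppose $\sigma\in K_1$, say $\sigma=\sum_{i<p}w_i\tau^i$ with $w_i\in K$. The powers $1,\dots,\tau^{p-1}$ form a basis of $\mathbb F_p((\tau))$ over $\mathbb F_p((z))$; comparing coefficients gives $w_0=x$, $w_1=y$. So $x,y\in K$, which is impossible since $\operatorname{trdeg}(K|\mathbb F_p(z))\le1$. Hence $[K_1(\sigma):K_1]=p$. Approximating $x,y$ by polynomials $a,b\in\mathbb F_p[z]$ makes $v(\sigma-a-\tau b)$ arbitrarily large, so $v(\sigma-K_1)$ has no maximum, and (F2) gives an immediate extension. Thus $K(\tau,\sigma)|K$ has degree $p^2$ and defect $p$, but it is purely inseparable.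

Note why *two* series are used. The field $K$ has room for one transcendental parameter, and an approximation of $\sigma$ from $K_1$ would produce two. With $s=x^p$ alone, $x$ would be algebraic over $K$ inside $\mathbb F_p((z))$, hence in $K$.

The sensible next move is to perturb the equations so that they become separable: replace $\tau^p=t$ and $\sigma^p=s$ by
$$\tau^p-h^{p-1}\tau=t,\qquad \sigma^p-h^{p-1}\sigma=s$$
with $h\ne0$ of large value. (Here $t=z$.) These are Artin–Schreier equations in disguise, the roots of the second being $\sigma+ih$, $i\in\mathbb F_p$. Take $\delta=\sigma-a-\tau b$ with $a,b\in K$. Since $(\tau b)^p=tb^p+h^{p-1}\tau b^p$,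
$$\delta^p-h^{p-1}\delta=(s-a^p-tb^p)+h^{p-1}\big(a+\tau(b-b^p)\big). \tag{2}$$
In the model, $s-a^p-tb^p$ can be made as small as we like, but the last term does not tend to $0$ as $a\to x$, $b\to y$: it tends to $h^{p-1}(x+\tau(y-y^p))$, which is nonzero. (As in the first equation of the pair, $v(\tau)=\frac1p$, so the powers of $\tau$ are valuation independent over $\mathbb F_p((z))$, and $x\ne0$.) So these approximants stop improving. Other approximants cannot rescue the attempt.

**Lemma 2.** Let $(F,v)$ be henselian of characteristic $p$, $h\in F^\times$, and let $\sigma\notin F$ satisfy $\sigma^p-h^{p-1}\sigma\in F$. Then $v(\sigma-w)\le v(h)$ for all $w\in F$.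

*Proof.* Let $w\in F$ and $\delta=\sigma-w$. By additivity of $X\mapsto X^p-h^{p-1}X$, the element $C=\delta^p-h^{p-1}\delta$ lies in $F$. If $v(\delta)>v(h)$, then $v(C)>p\,v(h)$, so $X^p-X-C/h^p$ has integral coefficients and reduces to $X^p-X$, which has simple roots in $\mathbb F_p$. By Hensel's lemma it splits over $F$. But $\delta/h$ is one of its roots, so $\delta\in F$ and $\sigma\in F$, a contradiction. $\square$

If $vF\cong\mathbb Z$, the set $v(\sigma-F)$ is then bounded above inside a discrete group, so it has a maximum, and by (F1) the extension $F(\sigma)|F$ is not immediate. This is the exact point where the approach dies over discrete fields: separability puts a ceiling on $v(\sigma-F)$, and below a ceiling a discrete group has no room for a strictly increasing sequence.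

## Approximating only up to precision $\pi/p$

A dense value group has that room. So we give up convergence. Fix $\pi>0$ with $v(h)=\pi$ in characteristic $p$, or $v(p)=\pi$ in mixed characteristic. Modulo elements of value $\ge\pi$, the map $X\mapsto X^p$ is additive on integral elements, and the term $h^{p-1}\tau$ is invisible because $(p-1)\pi\ge\pi$. So modulo this precision the separable equations *look* purely inseparable, in both characteristics, and the computation $\sigma^p=x^p+ty^p$ is valid as long as $p\cdot v(\sigma-a-\tau b)<\pi$. We therefore let the quality of the approximants increase towards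
$$\rho=\pi/p$$
and never reach it. The error term in (2) then never interferes.

The price is the non-uniqueness of limits. In the model, if $\sigma$ lay in $K_1$ its coordinates $w_0,w_1$ *were* $x$ and $y$. Now, if $w\in K_1$ satisfies $v(\sigma-w)\ge\rho$, its coordinates $w_0,w_1\in K$ are only *some* limits of the sequences $(a_n),(b_n)$ approximating $x,y$. That $x$ and $y$ are algebraically independent is no longer enough. For example, if $(a_n)$ had a limit $x_0$ in the ground field $K_0$, then $x_0+u$ with $u$ transcendental over $K_0$ and $v(u)\ge\rho$ would also be a limit, yet $w_0=x_0$ would be a harmless element of $K$. What we need is a pair of sequences such that *every* pair of limits, in every extension field, is algebraically independent over $K_0$. Such sequences will be built by a genericity argument, one polynomial at a time, over a countable field. A large base field is then handled by a valuation-theoretic descent of coefficients to the countable field.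

Condition (1) supplies an element $t$ for which $A^p+tB^p$ never suffers cancellation, so that one equation controls both sequences.

**Running example.** Take $p=2$, $c=0$, $k=\mathbb F_2$, $\Gamma=\mathbb Z[1/3]$, $K_0=\mathbb Q(2^{1/3},2^{1/9},2^{1/27},\dots)$ with $v(2)=1$. Each successive adjunction is totally ramified of degree $3$, so $vK_0=\mathbb Z[1/3]$ and $K_0v=\mathbb F_2$. Put $t=2^{1/3}$. Then $\pi=1$, $v(t)=\frac13\notin2\Gamma$, $\rho=\frac12$, and $\tau=\sqrt t$ has value $\theta=\frac16$. The extension will be $L=K(\sqrt t,\sqrt s)$ with $s=x^2+ty^2$, where $x$ is approximated with precision tending to $\frac12$ and $y$ with precision tending to $\frac12-\frac16=\frac13$.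

## Proof of Theorem 1

### Step 1: base fields with prescribed value group and residue field

This step builds a ground field $K_0$ with the right invariants, together with a countable subfield $K_{00}$ to which polynomials over $K_0$ can be reduced. The reduction is property (S).

**Lemma 3.** Let $(E,v)$ be a valued field with $vE\le\Gamma'\le\mathbb R$ and $Ev\subseteq k'$. There is an extension $(E',v)$ of $(E,v)$ with $vE'=\Gamma'$, $E'v=k'$ and

(S) for every finite $C\subset E'$ there are $d\in E'\setminus\{0\}$ and finitely many $e_j\in E'$, valuation independent over $E$, with $dC\subset\sum_jEe_j$.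

If $E,\Gamma',k'$ are countable, $E'$ can be taken countable.

To see what (S) says, let $E'=E(Z)$ with the Gauss valuation and $C=\{1/(1+Z),\,Z\}$. With $d=1+Z$ we get $dC=\{1,\,Z+Z^2\}\subset E+EZ+EZ^2$, and $1,Z,Z^2$ are valuation independent over $E$.

*Proof.* *Simple steps.* Let $M\supseteq E$ be a valued field with $vM\le\Gamma'$, $Mv\subseteq k'$. We use extensions $M\subset M(Z)$ of four kinds.

* (a) $\gamma\in\Gamma'$ has no positive multiple in $vM$. Take $Z$ transcendental with $v(\sum c_iZ^i)=\min(v(c_i)+i\gamma)$. The value group becomes $vM\oplus\mathbb Z\gamma$. In each polynomial one term dominates, so an element of value $0$ in $M(Z)$ is $cZ^iu/(c'Z^{j}u')$ with $1$-units $u,u'$; value $0$ forces $i=j$, and the residue is that of $c/c'$. So the residue field is unchanged.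
* (b) $\gamma\in\Gamma'\setminus vM$ and $\ell\gamma\in vM$ with $\ell$ prime. Take $b\in M$ with $v(b)=\ell\gamma$, a root $Z$ of $X^\ell-b$, and any extension of $v$. Then $v(Z)=\gamma$ has order $\ell$ modulo $vM$. By the fundamental inequality $[M(Z):M]=\ell=e$, the value group is $vM+\mathbb Z\gamma$, and the residue field is unchanged.
* (c) $\xi\in k'$ is transcendental over $Mv$. Take the Gauss valuation on $M(Z)$. The value group is unchanged, the residue field is $Mv(Zv)$ with $Zv$ transcendental, and we identify $Zv$ with $\xi$.
* (d) $\xi\in k'\setminus Mv$ is algebraic over $Mv$ of degree $n$. Let $Z$ be a root of a monic lift $q\in O_M[X]$ of its minimal polynomial, with any extension of $v$. Then $Z$ is integral and $Zv$ is a root of that minimal polynomial, so $Mv(Zv)\cong Mv(\xi)$ via $Zv\mapsto\xi$. By the fundamental inequality $[M(Z):M]=n=f$, the value group is unchanged, and the residue field becomes $Mv(\xi)$.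

In all cases the powers $Z^i$ (all $i\ge0$ in (a), (c); $0\le i<[M(Z):M]$ in (b), (d)) are valuation independent over $M$: in (a) and (c) by definition, in (b) because the values $i\gamma$ lie in distinct cosets of $vM$, in (d) because the powers of $\xi$ are linearly independent over $Mv$. They span $M[Z]$ over $M$, and $M(Z)=\operatorname{Frac}M[Z]$.

*Iteration.* Well-order the disjoint union of $\Gamma'$ and $k'$, in order type $\le\omega$ if both are countable, and treat its elements successively, taking unions at limit stages. Suppose the current element is $\gamma\in\Gamma'$. If $\gamma\in vM$, do nothing. If no positive multiple of $\gamma$ lies in $vM$, apply (a). Otherwise let $n=\ell_1\cdots\ell_r$ with $\ell_i$ prime be the order of $\gamma$ modulo $vM$, and adjoin $\ell_2\cdots\ell_r\gamma,\ \ell_3\cdots\ell_r\gamma,\ \dots,\ \gamma$ successively by (b); each is outside the value group reached so far, and its multiple by the relevant prime is inside, because $\gamma$ generates a cyclic group of order $n$ modulo $vM$. If the current element is $\xi\in k'$, do nothing if $\xi\in Mv$, and otherwise apply (c)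 or (d). The union $E'$ of all these fields has $vE'=\Gamma'$ and $E'v=k'$, and it is countable if $E,\Gamma',k'$ are.

*Property (S).* It holds for $E$ itself, with $d=1$, $e_1=1$. It passes through a simple step: given a finite $C\subset M(Z)$, choose $d_1\ne0$ in $M[Z]$ with $d_1C\subset M[Z]$ and write the elements of $d_1C$ in powers of $Z$. By (S) for $M$ there is $0\ne d_2\in M$ carrying all the coefficients that occur into some $\sum Ee_j$, with the $e_j\in M$ valuation independent over $E$. Then $d_1d_2C\subset\sum_{i,j}Ee_jZ^i$, a finite sum, and the $e_jZ^i$ are valuation independent over $E$, since for $f_{ij}\in E$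
$$v\Big(\sum_{i,j}f_{ij}e_jZ^i\Big)=\min_iv\Big(\big(\textstyle\sum_jf_{ij}e_j\big)Z^i\Big)=\min_{i,j}v(f_{ij}e_jZ^i).$$
Finally, (S) passes to unions of chains because $C$ is finite. $\square$

**Choices.** Fix $\pi_0\in\Gamma$ with $\pi_0>0$ and put $\pi=(p-1)\pi_0\in\Gamma$.

* If $c=0$, let $E_0=\mathbb Q(\zeta_p)$ with the extension of the $p$-adic valuation normalised by $v(p)=\pi$. As $p$ is totally ramified of degree $p-1$ there, $vE_0=\mathbb Z\pi_0$ and $E_0v=\mathbb F_p$.
* If $c=p$, let $E_0=\mathbb F_p(z)$ with the $z$-adic valuation, $v(z)=\pi_0$, and put $h=z^{p-1}$, so $v(h)=\pi$. Again $vE_0=\mathbb Z\pi_0$, $E_0v=\mathbb F_p$.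

*Case I: $\Gamma\ne p\Gamma$.* Since $\Gamma$ is dense, so are $p\Gamma$ and each of its cosets. Hence there is $\gamma\in\Gamma\setminus p\Gamma$ with $0<\gamma<\pi$. Let $\Gamma_{00}\le\Gamma$ be a countable subgroup, dense in $\mathbb R$, containing $\pi_0$ and $\gamma$, and let $k_{00}=\mathbb F_p$.

*Case II: $\Gamma=p\Gamma$ and there is $\xi\in k\setminus k^p$.* Let $\Gamma_{00}\le\Gamma$ be a countable subgroup, dense in $\mathbb R$, containing $\pi_0$, and let $k_{00}=\mathbb F_p(\xi)$.

By Lemma 3 there is a countable $K_{00}\supseteq E_0$ with value group $\Gamma_{00}$ and residue field $k_{00}$. Applying Lemma 3 again, there is $K_0\supseteq K_{00}$ with $vK_0=\Gamma$, $K_0v=k$ that satisfies (S) over $E=K_{00}$. Choose $t\in K_{00}$ with $v(t)=\gamma$ in Case I, and with $v(t)=0$, $tv=\xi$ in Case II. Put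
$$\theta=\frac{v(t)}p\in[0,\pi/p),\qquad\rho=\frac\pi p,\qquad\rho'=\rho-\theta>0.$$
The next statement is the promised absence of cancellation.

**(V)** *If $F$ is an immediate extension of $K_0$, so $vF=\Gamma$ and $Fv=k$, then $v(A^p+tB^p)=\min(p\,vA,\;v(t)+p\,vB)$ for $A,B\in F$.*

*Proof.* This is clear if the two values differ or are both $\infty$. In Case I finite values always differ, because $p\,vA=v(t)+p\,vB$ would give $\gamma\in p\Gamma$. In Case II, if the values coincide and are finite, then $vA=vB$ since $v(t)=0$, and $(A/B)^p+t$ has residue $((A/B)v)^p+\xi$. This is nonzero, since $-\xi\notin k^p$ (as $\xi\notin k^p$ and $-1=(-1)^p$ in characteristic $p$). So $v((A/B)^p+t)=0$, and multiplying by $B^p$ gives the formula. $\square$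

### Step 2: a generic pair of pseudo-Cauchy sequences

This step builds the sequences $(a_n),(b_n)$, with values increasing to $\rho$ and $\rho'$, all of whose pairs of limits are algebraically independent over $K_0$.

Enumerate the nonzero polynomials in $K_{00}[X,Y]$ as $g_1,g_2,\dots$; this is possible because $K_{00}$ is countable. Put $a_1=b_1=0$. Given $a_n,b_n\in K_{00}$, write
$$g_n(a_n+U,b_n+V)=\sum c_{ij}U^iV^j ,$$
a nonzero polynomial. Choose $\alpha_n,\beta_n\in\Gamma_{00}$ with
$$\max(\alpha_{n-1},\rho-\tfrac1n,0)<\alpha_n<\rho,\qquad\max(\beta_{n-1},\rho'-\tfrac1n,0)<\beta_n<\rho'$$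
(omit $\alpha_0,\beta_0$) such that the finitely many numbers $v(c_{ij})+i\alpha_n+j\beta_n$ with $c_{ij}\ne0$ are pairwise distinct. This is possible: equality for two different pairs $(i,j)$ means that $(\alpha_n,\beta_n)$ lies on a certain line in $\mathbb R^2$; only finitely many lines are to be avoided, their complement in the open rectangle above is open and nonempty, and $\Gamma_{00}^2$ is dense in $\mathbb R^2$. (For instance, if $g_1=X-Y$, the only requirement at stage $1$ is $\alpha_1\ne\beta_1$.) Choose $r_n,r_n'\in K_{00}$ with values $\alpha_n,\beta_n$ and set $a_{n+1}=a_n+r_n$, $b_{n+1}=b_n+r_n'$.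

Then $\alpha_n\uparrow\rho$ and $\beta_n\uparrow\rho'$ strictly, all $a_n,b_n$ are integral, and since $a_n-a_m=r_m+\dots+r_{n-1}$ has a unique term of least value, and likewise for $b$,
$$v(a_n-a_m)=\alpha_m,\qquad v(b_n-b_m)=\beta_m\qquad(n>m). \tag{3}$$

**Lemma 4.** Let $(F,v)$ be any valued extension field of $K_0$ and let $w_0,w_1\in F$ satisfy $v(w_0-a_n)=\alpha_n$ and $v(w_1-b_n)=\beta_n$ for all $n$. Then $w_0,w_1$ are algebraically independent over $K_0$.

*Proof.* *Polynomials over $K_{00}$.* Let $0\ne g=g_m\in K_{00}[X,Y]$ and $n>m$. We claim
$$v\big(g(w_0,w_1)-g(a_n,b_n)\big)>v\big(g(a_n,b_n)\big)\ne\infty. \tag{4}$$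
Put $U=w_0-a_m$, $U'=a_n-a_m$, $V=w_1-b_m$, $V'=b_n-b_m$. Then $vU=vU'=\alpha_m$ and $v(U-U')=v(w_0-a_n)=\alpha_n>\alpha_m$; likewise $vV=vV'=\beta_m$ and $v(V-V')=\beta_n>\beta_m$. So $U/U'$ and $V/V'$ are $1$-units, hence so is $U^iV^j/(U'^iV'^j)$, which means
$$v(U^iV^j-U'^iV'^j)>i\alpha_m+j\beta_m .$$
With $g(a_m+U,b_m+V)=\sum c_{ij}U^iV^j$ as in stage $m$ of the construction, the minimum $\mu=\min\big(v(c_{ij})+i\alpha_m+j\beta_m\big)$ is attained exactly once, by the choice of $\alpha_m,\beta_m$. Hence $g(a_n,b_n)=\sum c_{ij}U'^iV'^j$ has value exactly $\mu$. And $g(w_0,w_1)-g(a_n,b_n)=\sum c_{ij}(U^iV^j-U'^iV'^j)$ has value $>\mu$. This is (4).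

*Polynomials over $K_0$.* Let $0\ne g\in K_0[X,Y]$. Apply (S) to the set of its coefficients. After multiplying $g$ by a nonzero element of $K_0$ we have $g=\sum_je_jh_j$, a finite nonempty sum with $e_j\in K_0$ valuation independent over $K_{00}$ and $0\ne h_j\in K_{00}[X,Y]$. For large $n$, (4) holds for all $h_j$. Since $h_j(a_n,b_n)\in K_{00}$,
$$v\big(g(w_0,w_1)-g(a_n,b_n)\big)>\min_jv\big(e_jh_j(a_n,b_n)\big)=v\big(g(a_n,b_n)\big)\ne\infty .$$
The inequality holds because each term $e_j\big(h_j(w_0,w_1)-h_j(a_n,b_n)\big)$ has value $>v(e_jh_j(a_n,b_n))$; the equality is valuation independence. Hence $v(g(w_0,w_1))=v(g(a_n,b_n))\ne\infty$ and $g(w_0,w_1)\ne0$. $\square$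

### Step 3: the algebraically maximal field $K$

This step produces an algebraically maximal field of transcendence degree at most $1$ over $K_0$ that contains an element $s$ approximated by $a_n^p+tb_n^p$.

By (3), $(a_n)$ is a pcs in $K_0$, and by (F3) it has a limit $x$ in an immediate extension of $K_0$. In that extension $(b_n)$ is a pcs, and by (F3) it has a limit $y$ in a further immediate extension. So $K_0(x,y)|K_0$ is immediate and $v(x-a_n)=\alpha_n$, $v(y-b_n)=\beta_n$ for all $n$. Since $a_1=b_1=0$, both $x$ and $y$ are integral. Put
$$s=x^p+ty^p .$$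
As a subextension, $K_0(s)|K_0$ is immediate. Extend $v$ from $K_0(s)$ to $\widetilde{K_0(s)}$. The union of a chain of subfields that are immediate over $K_0(s)$ is immediate over $K_0(s)$, so by Zorn's lemma there is a maximal element $K$ among the subfields of $\widetilde{K_0(s)}$ that are immediate extensions of $K_0(s)$.

The field $(K,v)$ is algebraically maximal. For let $(K',v')$ be a nontrivial immediate algebraic extension of $K$. Embed $K'$ over $K$ into $\widetilde K$, transport $v'$ to the image, and extend it to $\widetilde K$. By conjugacy, the resulting valuation is $v\circ\phi$ for some $\phi\in\operatorname{Aut}(\widetilde K|K)$. Composing the embedding with $\phi$ gives an embedding of valued fields $(K',v')\to(\widetilde K,v)$ over $K$, whose image is immediate over $K$, hence over $K_0(s)$, and strictly larger than $K$. This contradicts maximality.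

Moreover $K|K_0$ is immediate, so $vK=\Gamma$ and $Kv=k$; $\operatorname{char}K=c$; $K$ is henselian; and
$$\operatorname{trdeg}(K|K_0)\le1. \tag{5}$$
The elements $x,y$ themselves have served only to define the valuation on $K_0(s)$; we do not put them into $K$.

Now put $\lambda_n=\min(\alpha_n,\theta+\beta_n)$. Since $\alpha_n\uparrow\rho$ and $\theta+\beta_n\uparrow\theta+\rho'=\rho$ strictly, $\lambda_n<\rho$ is strictly increasing with limit $\rho$. We claim
$$v(s-a_n^p-tb_n^p)=p\lambda_n<\pi. \tag{6}$$
Since $x,y,t,a_n,b_n$ are integral, the binomial formula gives $s-a_n^p-tb_n^p=(x-a_n)^p+t(y-b_n)^p+pR$ with $R$ integral. (For $p=2$ this uses $-a^2=a^2-2a^2$; for $c=p$ the last term is $0$.) By (V) in $K_0(x,y)$, the first two terms together have value $\min(p\alpha_n,\,v(t)+p\beta_n)=p\lambda_n$, because $v(t)=p\theta$. This is $<p\rho=\pi$, whereas $pR$ is $0$ or has value $\ge v(p)=\pi$.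

### Step 4: the extension $L$

This step adjoins $\tau$ and $\sigma$, transfers (6) to an approximation of $\sigma$ from $K(\tau)$, and shows that nothing in $K(\tau)$ reaches precision $\rho$.

**Step 4a: the lower floor $K_1=K(\tau)$.** The purpose is a valuation independent basis. Let $\tau,\sigma\in\widetilde K$ satisfy
$$c=p:\ \ \tau^p-h^{p-1}\tau=t,\quad\sigma^p-h^{p-1}\sigma=s;\qquad\qquad c=0:\ \ \tau^p=t,\quad\sigma^p=s .$$
Both are roots of monic polynomials with integral coefficients, hence integral. So $\tau^p=t+\varepsilon$ and $\sigma^p=s+\varepsilon'$ with $v(\varepsilon),v(\varepsilon')\ge\pi$: for $c=0$ both are $0$, and for $c=p$ we have $(p-1)v(h)=(p-1)\pi\ge\pi$. Since $v(t)<\pi$, we get $v(\tau)=\theta$, and in Case II $(\tau v)^p=\xi$. Therefore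
$$v\Big(\sum_{i<p}w_i\tau^i\Big)=\min_i\big(v(w_i)+i\theta\big)\qquad(w_i\in K). \tag{7}$$
In Case I the values $i\gamma/p$, $0\le i<p$, lie in distinct cosets of $\Gamma$: if $(i-j)\gamma/p\in\Gamma$ with $0<|i-j|<p$, then $(i-j)\gamma\in p\Gamma$, and together with $p\gamma\in p\Gamma$ this gives $\gamma\in p\Gamma$, a contradiction. In Case II, $\theta=0$ and the residues of $1,\tau,\dots,\tau^{p-1}$ are linearly independent over $k$, since $[k(\xi^{1/p}):k]=p$. By (7) the powers $1,\dots,\tau^{p-1}$ are linearly independent over $K$. So for $K_1=K(\tau)$ we have $[K_1:K]=p=ef$ (with $e=p$ in Case I, $f=p$ in Case II) and $d(K_1|K,v)=1$.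

**Step 4b: approximants of $\sigma$.** The purpose is to see that $a_n+\tau b_n$ approximates $\sigma$ with precision exactly $\lambda_n$. Modulo elements of value $\ge\pi$,
$$(\sigma-a_n-\tau b_n)^p\equiv\sigma^p-a_n^p-\tau^pb_n^p\equiv s-a_n^p-tb_n^p .$$
The first congruence is an equality if $c=p$, and if $c=0$ it holds modulo $p$ times integral elements (for $p=2$ signs change by multiples of $2$ times integral elements). The second holds because $v(\varepsilon),v(\varepsilon')\ge\pi$ and $b_n$ is integral. By (6) the right side has value $p\lambda_n<\pi$, hence so has the left side, and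
$$v(\sigma-a_n-\tau b_n)=\lambda_n\qquad\text{for all }n. \tag{8}$$

**Step 4c: the bound is not reached.** This is the heart of the proof:
$$v(\sigma-w)<\rho\qquad\text{for all }w\in K_1. \tag{9}$$
Suppose $w=\sum_{i<p}w_i\tau^i$ with $w_i\in K$ and $v(\sigma-w)\ge\rho$. As $\rho>\lambda_n$, (8) gives $v(w-a_n-\tau b_n)=\lambda_n$ for all $n$. Now
$$w-a_n-\tau b_n=(w_0-a_n)+(w_1-b_n)\tau+\sum_{2\le i<p}w_i\tau^i ,$$
so by (7)
$$v(w_0-a_n)\ge\lambda_n,\qquad v(w_1-b_n)\ge\lambda_n-\theta\qquad\text{for all }n .$$
Fix $m$. Since $\lambda_n\to\rho>\alpha_m$ and $\lambda_n-\theta\to\rho'>\beta_m$, there is $n>m$ with $\lambda_n>\alpha_m$ and $\lambda_n-\theta>\beta_m$. Then $w_0-a_m=(w_0-a_n)+(a_n-a_m)$ is a sum of an element of value $>\alpha_m$ and one of value $\alpha_m$, by (3); so $v(w_0-a_m)=\alpha_m$. In the same way $v(w_1-b_m)=\beta_m$. This holds for every $m$. By Lemma 4 with $F=K$, the elements $w_0,w_1\in K$ are algebraically independent over $K_0$. This contradicts (5), and (9) is proved.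

**Step 4d: degree, defect and Galois group.** It remains to collect the conclusion. The argument for (9) works for every choice of the root $\sigma$. So no root of $X^p-h^{p-1}X-s$ (respectively $X^p-s$) lies in $K_1$, since $w=\sigma$ would give $v(\sigma-w)=\infty$. Such a polynomial is then irreducible over $K_1$.

* For $c=p$, substituting $X\mapsto hX$ and dividing by $h^p$ gives $X^p-X-s/h^p$, whose roots are $\omega+i$, $i\in\mathbb F_p$. A monic factor of degree $r$ with $0<r<p$ over $K_1$ has second coefficient $-(r\omega+j)$ for some $j\in\mathbb F_p$, forcing $\omega\in K_1$.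
* For $c=0$, a monic factor of $X^p-s$ of degree $r$ with $0<r<p$ has constant term, up to sign, $C\in K_1$ with $C^p=s^r$. If $1=ir+jp$ with integers $i,j$, then $s=(C^is^j)^p$, so $X^p-s$ has a root in $K_1$. (Here $s\ne0$, because $s=0$ would give the root $0\in K_1$.)

Put $L=K(\tau,\sigma)$, so $[L:K_1]=p$. By (9), each $w\in K_1$ has $v(\sigma-w)<\rho$, hence $v(\sigma-w)<\lambda_n=v(\sigma-(a_n+\tau b_n))$ for some $n$. So $v(\sigma-K_1)$ has no maximum. As $K_1$ is henselian, (F2) applies: $L|K_1$ is immediate with defect $p$. By multiplicativity,
$$[L:K]=p^2,\qquad e(L|K)f(L|K)=p,\qquad d(L|K,v)=p>1 .$$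
Finally, $K(\tau)$ and $K(\sigma)$ are Galois over $K$ with groups embedding into $\mathbb Z/p$: for $c=p$ the conjugates of $\tau$ and $\sigma$ are among $\tau+ih$ and $\sigma+ih$, with $h\in K$; for $c=0$ they are among $\zeta_p^i\tau$ and $\zeta_p^i\sigma$, with $\zeta_p\in E_0\subset K$. So the compositum $L|K$ is Galois with a group embedding into $(\mathbb Z/p)^2$; since $[L:K]=p^2$, the group is $(\mathbb Z/p)^2$. In particular $L|K$ is separable. This proves Theorem 1. $\blacksquare$

## Tame extensions preserve algebraic maximality; proof of Theorem 3

For Theorem 3 we strip off the tame part of $L|K$ and want the remaining $p$-power extension to start from an algebraically maximal field again. In Theorem 1 the defectless extension $K_1|K$ was *not* algebraically maximal, so something must be proved.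

We recall standard facts for $(K,v)$ henselian with $\operatorname{char}Kv=p$ and $K^r$ the ramification field of $K^{\rm sep}|K$ (e.g. Engler–Prestel, *Valued Fields*, Ch. 5; Endler, *Valuation Theory*): $K^r|K$ is Galois; $\operatorname{Gal}(K^{\rm sep}|K^r)$ is pro-$p$; $K^rv$ is separably closed; every finite subextension $L_0|K$ of $K^r|K$ is *tame*, i.e. $[L_0:K]=ef$, $p\nmid e$, and $L_0v|Kv$ is separable. For example, $\mathbb Q_3(\sqrt3)|\mathbb Q_3$ is tame, with $e=2$, $f=1$.

**Lemma 5.** If $(K,v)$ is algebraically maximal with $\operatorname{char}Kv=p$ and $L_0|K$ is a finite subextension of $K^r|K$, then $(L_0,v)$ is algebraically maximal.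

*Proof.*

**Step A: a basis with a well-behaved dual basis.** This step lets us pass from $L_0$ to $K$ coordinate by coordinate without losing precision. Let $m=[L_0:K]=ef$. Take products $r_iu_j$ of elements $r_i$ whose values represent $vL_0/vK$ and lifts $u_j$ of a basis of $L_0v|Kv$. They are valuation independent over $K$: an inner sum $\sum_jc_{ij}u_j$ has value $\min_jv(c_{ij})\in vK\cup\{\infty\}$, and the values of the $r_i$ lie in distinct cosets. There are $ef=m$ of them, so they form a basis; call it $e_1,\dots,e_m$. As $L_0|K$ is separable, the trace form is nondegenerate. Let $e_i^*$ be the dual basis, so that $c_i=\operatorname{Tr}(e_i^*y)$ for $y=\sum c_ie_i$. By valuation independence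
$$v\big(\operatorname{Tr}(e_i^*y)\big)=v(c_i)\ge v(y)-v(e_i)\qquad(y\in L_0).$$

We now find $u\in L_0$ with $v(u)\ge0$ and $v(\operatorname{Tr}u)=0$. The separable extension $L_0v|Kv$ has a primitive element; lift its minimal polynomial to a monic polynomial over $O_K$, and by Hensel's lemma lift the primitive element to a root in $L_0$. This root generates a field $K'$ with $[K':K]\le f$ and $K'v=L_0v$, so $[K':K]=f$ and $[L_0:K']=e$, which is prime to $p$. Choose an integral $u\in K'$ whose residue has nonzero trace in $Kv$; this is possible because the trace of a finite separable extension is not zero. Lifts to $K'$ of a basis of $K'v|Kv$ form an $O_K$-basis of $O_{K'}$, because they are a valuation independent basis of elements of value $0$. So the matrix of multiplication by $u$ reduces to that of multiplication by $uv$, and the residue of $\operatorname{Tr}_{K'|K}(u)$ is the trace of the residue of $u$. Hence $\operatorname{Tr}_{K'|K}(u)$ is a unit, and so is $\operatorname{Tr}_{L_0|K}(u)=\operatorname{Tr}_{K'|K}(eu)=e\operatorname{Tr}_{K'|K}(u)$, as $p\nmid e$.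

Taking $y=u/e_i^*$ in the displayed inequality gives $0=v(\operatorname{Tr}u)\ge v(u)-v(e_i^*)-v(e_i)$, hence
$$v(e_i^*)\ge-v(e_i). \tag{10}$$

**Step B: descent of approximation to $K$.** We assume that $L_0$ has a nontrivial immediate algebraic extension and look for an element algebraic over $K$ that is approximated from $K$ without a best approximation. There is then a finite nontrivial immediate extension $E|L_0$; pick $x\in E\setminus L_0$. By (F1), $\Lambda=v(x-L_0)$ has no maximum. Let $\sigma_1,\dots,\sigma_m$ be the $K$-embeddings $L_0\to\widetilde K$, and extend each to an embedding $\tilde\sigma_j:E\to\widetilde K$. Since $K$ is henselian, $v\circ\tilde\sigma_j=v$. Put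
$$x_i=\sum_j\sigma_j(e_i^*)\,\tilde\sigma_j(x)\in\widetilde K ,$$
the "$i$-th coordinate of $x$". For $c=\sum c_ie_i\in L_0$ with $c_i\in K$ we have $c_i=\operatorname{Tr}(e_i^*c)=\sum_j\sigma_j(e_i^*)\sigma_j(c)$, so $x_i-c_i=\sum_j\sigma_j(e_i^*)\tilde\sigma_j(x-c)$, and by (10)
$$v(x_i-c_i)\ge v(x-c)-v(e_i). \tag{11}$$

*Some coordinate has no best approximation.* Assume first that for every $i$ there is $c_i\in K$ with $v(x_i-c_i)\ge\lambda-v(e_i)$ for all $\lambda\in\Lambda$, and put $c=\sum c_ie_i$. For $\lambda=v(x-c')\in\Lambda$ with $c'=\sum c_i'e_i$, (11) gives $v(x_i-c_i')\ge\lambda-v(e_i)$, so $v(c_i-c_i')\ge\lambda-v(e_i)$ for all $i$. Hence $v(c-c')\ge\lambda$ and $v(x-c)\ge\lambda$. As $\lambda$ was arbitrary, $v(x-c)=\max\Lambda$, a contradiction.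

So for some $i$ no such $c_i\in K$ exists; in particular $x_i\notin K$. On the other hand, by (11), for each $\lambda\in\Lambda$ there is $c_\lambda\in K$ with $v(x_i-c_\lambda)\ge\lambda-v(e_i)$. Hence $v(x_i-K)$ has no maximum: given $c\in K$, some $\lambda\in\Lambda$ satisfies $v(x_i-c)<\lambda-v(e_i)\le v(x_i-c_\lambda)$.

**Step C: contradiction with (F3).** Choose a well-ordered sequence $(c_\nu)$ in $K$ with $v(x_i-c_\nu)$ strictly increasing and cofinal in $v(x_i-K)$. For $\nu<\mu$ we have $v(c_\mu-c_\nu)=v(x_i-c_\nu)$, so this is a pcs with limit $x_i$. It has no limit $a\in K$, since such an $a$ would satisfy $v(a-c_\nu)=v(x_i-c_\nu)$ and so $v(x_i-a)\ge v(x_i-c_\nu)$ for all $\nu$; by cofinality $v(x_i-a)$ would be the maximum of $v(x_i-K)$. Let $g$ be the minimal polynomial of $x_i$ over $K$. As $K$ is henselian, $v(c_\nu-x')=v(c_\nu-x_i)$ for every conjugate $x'$ of $x_i$. Hence $v(g(c_\nu))=\deg(g)\,v(c_\nu-x_i)$ is strictly increasing. By (F3), $K$ has a nontrivial immediate algebraic extension, a contradiction. $\square$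

*Proof of Theorem 3.* The field $K$ is henselian. Embed $L$ in $K^{\rm sep}$ and let $L_0=L\cap K^r$. Since $K^r|K$ is Galois, $[L:L_0]=[LK^r:K^r]$, which is the index of an open subgroup of a pro-$p$ group, so a power of $p$. Since $L_0|K$ is tame, $d(L_0|K)=1$, so $d=d(L|L_0)$ and
$$\frac{[L:L_0]}d=e(L|L_0)f(L|L_0)$$
is a power of $p$. If it were $1$, then $L|L_0$ would be immediate, so $L=L_0$ by Lemma 5 and $d=1$, a contradiction. So $p$ divides it, $pd\mid[L:L_0]$, and $[L:L_0]\mid[L:K]$. As $d>1$ is a power of $p$, also $p^2\mid[L:K]$. By Theorem 1 the bound $p^2$ is attained. $\blacksquare$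

## Proof of Theorem 2: which value groups and residue fields occur

*Sufficiency.* A nonzero subgroup of $\mathbb R$ that is not isomorphic to $\mathbb Z$ is dense. So under the stated conditions Theorem 1 applies and gives the field and the extension.

*Necessity.* Let $(K,v)$ be algebraically maximal with $vK=\Gamma\le\mathbb R$, $\Gamma\ne0$, $Kv=k$, and let $L|K$ be finite separable with $d>1$. Then $\operatorname{char}k=p>0$, because the defect is $1$ in residue characteristic $0$. Since $K$ is henselian, Lemma 1 shows $\Gamma\not\cong\mathbb Z$. It remains to exclude that $\Gamma=p\Gamma$ *and* $k$ is perfect. Suppose both hold.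

**Step A: reduction to a $p$-power extension.** Let $L_0=L\cap K^r$. By Lemma 5 it is algebraically maximal. As in the proof of Theorem 3, $[L:L_0]$ is a power of $p$, hence so is its divisor $e(L|L_0)$, and $d(L|L_0)=d$. We show that $L|L_0$ is immediate.

**Step B: $vL=vL_0$.** The point is that $vL_0$ is still $p$-divisible. The index $(vL_0:\Gamma)$ is finite, and multiplication by $p$ is injective, so $(p\,vL_0:p\Gamma)=(vL_0:\Gamma)$. Computing $(vL_0:p\Gamma)$ through $\Gamma$ and through $p\,vL_0$ gives
$$(vL_0:\Gamma)(\Gamma:p\Gamma)=(vL_0:p\,vL_0)(p\,vL_0:p\Gamma),$$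
so $(vL_0:p\,vL_0)=(\Gamma:p\Gamma)=1$. Now let $\alpha\in vL$. As $vL/vL_0$ is a finite $p$-group, $p^n\alpha\in vL_0$ for some $n$, and $p^n\alpha=p^n\beta$ with $\beta\in vL_0$ by divisibility. As $vL$ is torsion-free, $\alpha=\beta\in vL_0$.

**Step C: $Lv=L_0v$.** The point is that a separable residue extension can be lifted into $K^r$. The field $L_0v$ is a finite extension of the perfect field $k$, hence perfect. So $Lv|L_0v$ is separable and $Lv=L_0v(\bar\eta)$ for some $\bar\eta$. Let $q\in O_{L_0}[X]$ be a monic lift of the minimal polynomial of $\bar\eta$. By Hensel's lemma in $L$, $q$ has a root in $L$ with residue $\bar\eta$, a simple root of the reduction. Also, $K^r$ is henselian with separably closed residue field and the reduction of $q$ is separable, so $q$ has $\deg q$ roots in $K^r$, that is, $q$ splits there. So the root found in $L$ lies in $L\cap K^r=L_0$, whence $\bar\eta\in L_0v$ and $Lv=L_0v$.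

**Step D: conclusion.** Thus $L|L_0$ is immediate. As $L_0$ is algebraically maximal, $L=L_0$ and $d=d(L|L_0)=1$, a contradiction. $\blacksquare$
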